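
\newtheorem{theorem}{Theorem}[section]
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{corollary}[theorem]{Corollary}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\newtheorem{example}[theorem]{Example}

\title{A Banach space with the finite-infinite intersection property\\ that is not complemented in its bidual}


\begin{abstract}
A Banach space $X$ has the finite-infinite intersection property $IP_{f,\infty}$ if every family of closed balls of $X$ with empty intersection has a finite subfamily with empty intersection. A space that is the range of a norm-one projection on its bidual has this property, and the converse has been posed as a question. We answer it in the negative: there is a separable space $X$, a closed subspace of $\ell_1$, that has $IP_{f,\infty}$ and admits no bounded linear projection $X^{**}\to X$ at all. The space is the kernel of a map of $\ell_1$ onto $c_0$ under which every vector of $c_0$ has a preimage of the same norm. For kernels of this kind, projections from the bidual correspond to linear liftings, whereas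 $IP_{f,\infty}$ needs only liftings of one vector at a time. We also give a space $X$ with $IP_{f,\infty}$, isomorphic to a dual space, for which norm-one projections already fail to exist on a two-dimensional extension of $X$ inside $X^{**}$; this is the least possible dimension. Finally, for every Banach space and every $\varepsilon>0$, projections of norm at most $3+\varepsilon$ exist on all finite-dimensional extensions inside the bidual.
\end{abstract}

\section{The question}

Scalars are real, $B_X(x,r)$ is the closed ball of $X$ with center $x$ and radius $r\ge 0$, and $X$ is identified with its canonical image in $X^{**}$.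

A Banach space $X$ has the \emph{finite-infinite intersection property}, $IP_{f,\infty}$, if every family of closed balls in $X$ with empty intersection contains a finite subfamily with empty intersection. In a dual space closed balls are weak$^*$ compact, so dual spaces have $IP_{f,\infty}$. In a general space the balls $B_{X^{**}}(x_i,r_i)$ with centers in $X$ are still weak$^*$ compact, but their common points lie in $X^{**}$. The property says that this loss can be repaired. Let $X$ be a closed subspace of a Banach space $Y$. We call $X$ \emph{almost constrained} (AC) in $Y$ if every family of closed balls with centers in $X$ that has a common point in $Y$ has a common point in $X$. Then $X$ has $IP_{f,\infty}$ if and only if $X$ is almost constrained in $X^{**}$, and this holds if and only if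
\begin{equation}\label{eq:star}
\forall\, u\in X^{**}\ \ \exists\, x_0\in X:\qquad \|x_0-x\|\le\|u-x\|\quad\text{for all } x\in X
\end{equation}
(Lemma~\ref{lem:equiv}). So $IP_{f,\infty}$ asks that every point of the bidual can be replaced by a point of $X$ that is no farther from any point of $X$. The space $c_0$ fails this: if $u=(1,1,\dots)\in\ell_\infty=c_0^{**}$ and $x^{(n)}=(2,\dots,2,0,0,\dots)$ with $n$ twos, then $\|u-x^{(n)}\|=1$, so the first $n$ coordinates of $x_0$ would have to be at least $1$, for every $n$.

Call $X$ \emph{complemented} in $Y$ if there is a bounded linear projection of $Y$ onto $X$, and \emph{constrained} in $Y$ if there is one of norm at most $1$. If $P:X^{**}\to X$ is a projection of norm at most $1$, then $x_0=Pu$ satisfies \eqref{eq:star}, because $\|Pu-x\|=\|P(u-x)\|\le\|u-x\|$. Thus a space that is constrained in its bidual has $IP_{f,\infty}$. The question, posed as open in \cite{problem}, is the converse: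
\begin{quote}
\emph{If $X\ne\{0\}$ has $IP_{f,\infty}$, is $X$ constrained in $X^{**}$?}
\end{quote}
In other words, if $x_0$ can be chosen for each $u$ separately, can it be chosen \emph{linearly} in $u$? There is some reason to hope so. For a single $u\notin X$, the rule $x+tu\mapsto x+tx_0$ is a linear projection of $X+\mathbb Ru$ onto $X$, and by homogeneity the inequality in \eqref{eq:star} says exactly that its norm is at most $1$. One might try to extend it one dimension at a time, as in the Hahn--Banach theorem. This hope fails, and it fails badly.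

\begin{theorem}\label{thm:main}
There is a separable Banach space $X\neq\{0\}$, isometric to a closed subspace of $\ell_1$, that has $IP_{f,\infty}$ and for which there is no bounded linear projection from $X^{**}$ onto $X$. In particular $X$ is not constrained in $X^{**}$.
\end{theorem}

Since $IP_{f,\infty}$ provides projections of norm at most $1$ on all extensions $X+\mathbb Ru$, the first place where they can fail to exist is a two-dimensional extension. There they can indeed fail, even for a space isomorphic to a dual space.

\begin{theorem}\label{thm:plane}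
Let $q:\ell_1(S^1)\to\mathbb R^2$ be given by $q(e_\gamma)=\gamma$, where $S^1$ is the Euclidean unit circle, and let $X=\ker q$. Then $X$ has codimension $2$ in $\ell_1(S^1)$, it is isomorphic to $\ell_1(\Gamma')$, where $\Gamma'$ is $S^1$ minus two points, and it has $IP_{f,\infty}$. There is a subspace $Y$ with $X\subset Y\subset X^{**}$ and $\dim Y/X=2$ such that $X$ is not constrained in $Y$. Hence $X$ is not constrained in $X^{**}$, although it is complemented there.
\end{theorem}

On a finite-dimensional extension $X+E$ inside $X^{**}$ a bounded projection onto $X$ always exists. Its norm can even be bounded independently of $E$ and $X$: for every $\varepsilon>0$ there is one of norm at most $3+\varepsilon$ (Proposition~\ref{prop:finite}). So the phenomenon of Theorem~\ref{thm:main} is infinite-dimensional and cannot be seen on finite-dimensional extensions.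

Section~\ref{sec:prelim} collects preliminaries, and Section~\ref{sec:hand} works out by hand two kernels that contain the main idea. Section~\ref{sec:suff} gives a sufficient condition for $IP_{f,\infty}$. Section~\ref{sec:lift} translates projections into linear liftings, and Sections~\ref{sec:main} and \ref{sec:plane} prove the two theorems by showing that certain linear liftings do not exist. Section~\ref{sec:finite} treats finite-dimensional extensions.

\section{Preliminaries}\label{sec:prelim}

We use the \emph{principle of local reflexivity} \cite{LR,JRZ} in this form: if $G\subset X^{**}$ is finite-dimensional and $\varepsilon>0$, there is a linear $T:G\to X$ with $\|T\|\le1+\varepsilon$ and $Tx=x$ for $x\in G\cap X$.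

\begin{lemma}\label{lem:equiv}
For a Banach space $X$ the following are equivalent: {\rm(a)} $X$ has $IP_{f,\infty}$; {\rm(b)} $X$ is almost constrained in $X^{**}$; {\rm(c)} condition \eqref{eq:star}; {\rm(d)} $X$ is constrained in $X+\mathbb Ru$ for every $u\in X^{**}$.
\end{lemma}

\begin{proof}
(b)$\Leftrightarrow$(c). Given $u$, apply (b) to the balls of center $x$ and radius $\|u-x\|$, $x\in X$. They contain $u$, and a common point in $X$ is an $x_0$ as in \eqref{eq:star}. Conversely, if $u\in X^{**}$ is common to balls with centers $x_i\in X$ and radii $r_i$, then $\|x_0-x_i\|\le\|u-x_i\|\le r_i$ for the $x_0$ from \eqref{eq:star}.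

(c)$\Leftrightarrow$(d). For $u\in X$ both conditions are trivial, so let $u\notin X$. If $x_0$ is as in \eqref{eq:star} and $t\ne0$, then $\|x+tx_0\|=|t|\,\|x_0-(-x/t)\|\le|t|\,\|u+x/t\|=\|x+tu\|$, so $x+tu\mapsto x+tx_0$ is a projection of norm at most $1$. Conversely, if $P$ is a projection of $X+\mathbb Ru$ onto $X$ with $\|P\|\le1$, then $x_0=Pu$ satisfies $\|x_0-x\|=\|P(u-x)\|\le\|u-x\|$ for all $x\in X$.

(b)$\Rightarrow$(a). Suppose that every finite subfamily of $\{B_X(x_i,r_i)\}$ has a common point. Then the weak$^*$ compact balls $B_{X^{**}}(x_i,r_i)$ have the finite intersection property, so they have a common point in $X^{**}$, and by (b) one in $X$.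

(a)$\Rightarrow$(b). Let $u\in X^{**}$ satisfy $\|u-x_i\|\le r_i$ for all $i$, and consider the family of all balls $B_X(x_i,(1+\varepsilon)r_i)$ with any $i$ and any $\varepsilon>0$. Given finitely many of them, let $\varepsilon_0$ be the smallest of their parameters $\varepsilon$, let $G$ be the span of $u$ and their centers, and take $T:G\to X$ from local reflexivity with $\|T\|\le1+\varepsilon_0$. Since $Tx_i=x_i$, we have $\|Tu-x_i\|=\|T(u-x_i)\|\le(1+\varepsilon_0)r_i$ for these centers, so $Tu$ is a common point. By (a) the whole family has a common point, and it lies in every $B_X(x_i,r_i)$.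
\end{proof}

For Theorems~\ref{thm:main} and \ref{thm:plane} only the implications (c)$\Rightarrow$(b)$\Rightarrow$(a) are needed. The implication (a)$\Rightarrow$(d) shows that dimension $2$ in Theorem~\ref{thm:plane} is the least possible.

\smallskip
For a set $\Gamma$ let $(e_\gamma)_{\gamma\in\Gamma}$ be the unit vector basis of $\ell_1(\Gamma)$. We have $c_0(\Gamma)^*=\ell_1(\Gamma)$ and $\ell_1(\Gamma)^*=\ell_\infty(\Gamma)$, so $\ell_1(\Gamma)^{**}=\ell_\infty(\Gamma)^*$. We write $c_0(\Gamma)^\perp$ for the set of $\varphi\in\ell_\infty(\Gamma)^*$ that vanish on $c_0(\Gamma)$, and we call such $\varphi$ \emph{singular}. Since $\varphi$ is continuous, this means that $\varphi(1_{\{\gamma\}})=0$ for all $\gamma$.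

\begin{lemma}\label{lem:decomp}
Every $\Phi\in\ell_1(\Gamma)^{**}$ can be written uniquely as $\Phi=z+\varphi$ with $z\in\ell_1(\Gamma)$ and $\varphi\in c_0(\Gamma)^\perp$, and then $\|\Phi\|=\|z\|+\|\varphi\|$. In short, $\ell_1(\Gamma)^{**}=\ell_1(\Gamma)\oplus_1c_0(\Gamma)^\perp$.
\end{lemma}

\begin{proof}
Necessarily $z=\Phi|_{c_0(\Gamma)}\in c_0(\Gamma)^*=\ell_1(\Gamma)$, and this choice works. Clearly $\|\Phi\|\le\|z\|+\|\varphi\|$. For the converse let $\varepsilon>0$. Take a finite $A\subset\Gamma$ with $\sum_{\gamma\notin A}|z(\gamma)|<\varepsilon$, and $t\in\ell_\infty(\Gamma)$ with $\|t\|\le1$ and $\varphi(t)>\|\varphi\|-\varepsilon$. Let $w=\operatorname{sgn}z$ on $A$ and $w=t$ off $A$. Then $\|w\|\le1$, and $w-t$ has finite support, so $\varphi(w)=\varphi(t)$. Hence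
\[
\Phi(w)\ge\sum_{\gamma\in A}|z(\gamma)|-\sum_{\gamma\notin A}|z(\gamma)|+\varphi(t)\ge\|z\|-2\varepsilon+\|\varphi\|-\varepsilon .\qedhere
\]
\end{proof}

If $X$ is a closed subspace of $A$, then $X^{**}$ is identified isometrically with $X^{\perp\perp}=\{u\in A^{**}:u(f)=0\text{ for all }f\in X^\perp\}$, compatibly with the embeddings of $X$ and $A$.

\section{Two kernels by hand}\label{sec:hand}

\begin{example}[a linear choice]\label{ex:hyper}
Let $X=\{x\in\ell_1(\mathbb N):\sum_kx_k=0\}$. Here $X^\perp$ is spanned by the constant function $1$, so $X^{**}$ consists of all $u=z+\varphi$ with $z\in\ell_1$, $\varphi\in c_0^\perp$ and $\sum_kz_k+\varphi(1)=0$. The part $z$ need not have sum zero; the missing mass sits ``at infinity'' in $\varphi$. To land in $X$, put this mass on an atom: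
\[
x_0=z+\varphi(1)\,e_1\in X .
\]
The move costs $\|x_0-z\|=|\varphi(1)|\le\|\varphi\|$, and this is affordable because $\|\varphi\|$ is contained in $\|u-x\|$: for $x\in X$,
\[
\|x_0-x\|\le\|z-x\|+\|\varphi\|=\|(z-x)+\varphi\|=\|u-x\| .
\]
So \eqref{eq:star} holds. Moreover $z+\varphi\mapsto z+\varphi(1)e_1$ is linear, so $X$ is even constrained in $X^{**}$.
\end{example}

\begin{example}[a nonlinear choice]\label{ex:plane}
Let $q:\ell_1(S^1)\to\mathbb R^2$ with $q(e_\gamma)=\gamma$ be as in Theorem~\ref{thm:plane}, and let $X=\ker q$. Its annihilator is spanned by the two coordinate functions $\pi_1,\pi_2\in\ell_\infty(S^1)$, $\pi_i(\gamma)=\gamma_i$ for $\gamma=(\gamma_1,\gamma_2)\in S^1$. Hence $z+\varphi\in X^{**}$ if and only if $qz=-\theta$, where $\theta=(\varphi(\pi_1),\varphi(\pi_2))$ is the vector-valued mass of $\varphi$. We have $|\theta|\le\|\varphi\|$, since $\langle v,\theta\rangle=\varphi(\langle v,\cdot\rangle)\le\|\varphi\|$ for $|v|=1$. Again we place the mass on an atom, now in the direction of $\theta$: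
\[
x_0=z+|\theta|\,e_{\theta/|\theta|}\in X,\qquad \|x_0-z\|=|\theta|\le\|\varphi\|
\]
(and $x_0=z$ if $\theta=0$). As before, \eqref{eq:star} follows. But $\theta\mapsto|\theta|e_{\theta/|\theta|}$ is not linear. A linear substitute is $\theta\mapsto\theta_1e_{(1,0)}+\theta_2e_{(0,1)}$. It gives a bounded projection, but it costs $|\theta_1|+|\theta_2|$, which can be as large as $\sqrt2\,|\theta|$. In Section~\ref{sec:plane} we show that no linear choice is cheap enough.
\end{example}

So in $\ell_1(\Gamma)$ the singular part $\varphi$ pays for a lifting of a vector of the quotient space. Property \eqref{eq:star} requires liftings without increase of norm, of one vector at a time; a projection requires a linear lifting. For Theorem~\ref{thm:main} we replace $\mathbb R^2$ by $c_0$, where the two requirements are much farther apart.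

\section{A sufficient condition for the intersection property}\label{sec:suff}

A subspace $X$ of $A$ is \emph{proximinal} if every $z\in A$ has a nearest point in $X$. The computation in the examples used only the $\ell_1$-sum decomposition of the bidual and a point of $X$ at distance at most $\|\varphi\|$ from $z$. Proximinality always provides such a point.

\begin{theorem}\label{thm:A}
Let $A$ be a Banach space with $A^{**}=A\oplus_1A_s$ for some closed subspace $A_s$, and let $X$ be a proximinal closed subspace of $A$. Then $X$ satisfies \eqref{eq:star}, so $X$ has $IP_{f,\infty}$.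
\end{theorem}

\begin{proof}
Let $u\in X^{**}=X^{\perp\perp}$ and write $u=z+\varphi$ with $z\in A$ and $\varphi\in A_s$. The point is that $z$ cannot be far from $X$. For $f\in X^\perp$ with $\|f\|\le1$ we have $0=u(f)=f(z)+\varphi(f)$, so $|f(z)|\le\|\varphi\|$. By the Hahn--Banach theorem,
\[
d(z,X)=\sup\{|f(z)|:f\in X^\perp,\ \|f\|\le1\}\le\|\varphi\| .
\]
By proximinality there is $x_0\in X$ with $\|x_0-z\|=d(z,X)\le\|\varphi\|$. For every $x\in X$,
\[
\|x_0-x\|\le\|z-x\|+\|x_0-z\|\le\|z-x\|+\|\varphi\|=\|(z-x)+\varphi\|=\|u-x\| .\qedhere
\]
\end{proof}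

Spaces $A$ as in the theorem are called $L$-embedded. By Lemma~\ref{lem:decomp}, $\ell_1(\Gamma)$ is one. Proximinal subspaces of $\ell_1(\Gamma)$ arise as kernels of the following maps.

\begin{definition}
A linear map $q:\ell_1(\Gamma)\to Z$ into a Banach space $Z$ is an \emph{exact quotient map} if $\|q\|\le1$ and every $\zeta\in Z$ has a lifting $b(\zeta)\in\ell_1(\Gamma)$ with $q\,b(\zeta)=\zeta$ and $\|b(\zeta)\|=\|\zeta\|$. No linearity or continuity of $b$ is assumed.
\end{definition}

\begin{corollary}\label{cor:exact}
The kernel $X$ of an exact quotient map $q:\ell_1(\Gamma)\to Z$ is proximinal in $\ell_1(\Gamma)$ and has $IP_{f,\infty}$.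
\end{corollary}

\begin{proof}
For $z\in\ell_1(\Gamma)$ the point $x_0=z-b(qz)$ lies in $X$, and $\|z-x_0\|=\|qz\|=\|q(z-x)\|\le\|z-x\|$ for all $x\in X$. Apply Theorem~\ref{thm:A}.
\end{proof}

Every Banach space $Z\ne\{0\}$ is the target of an exact quotient map. Let $S_Z$ be its unit sphere and
\begin{equation}\label{eq:qZ}
q_Z:\ell_1(S_Z)\to Z,\qquad q_Z(e_\gamma)=\gamma,\qquad X_Z=\ker q_Z,
\end{equation}
with $b(\zeta)=\|\zeta\|\,e_{\zeta/\|\zeta\|}$ for $\zeta\ne0$ and $b(0)=0$. Thus \emph{$X_Z$ has $IP_{f,\infty}$ for every Banach space $Z\neq\{0\}$}. Note that $X_Z\ne\{0\}$, since $e_\gamma+e_{-\gamma}\in X_Z$.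

\section{Projections and linear liftings}\label{sec:lift}

Let $q:\ell_1(\Gamma)\to Z$ be an exact quotient map and $X=\ker q$. As in the examples, an element $z+\varphi$ of $X^{**}$ consists of a singular functional $\varphi$ whose mass is a vector of $Z$ and an element $z$ of $\ell_1(\Gamma)$ that compensates for this mass. We collect these functionals and give the mass a name:
\[
N_q=\{\varphi\in c_0(\Gamma)^\perp:\ q^{**}\varphi\in Z\},\qquad \rho:N_q\to Z,\quad \rho(\varphi)=q^{**}\varphi .
\]
Clearly $\|\rho\|\le1$. For a linear subspace $N\subset N_q$ put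
\[
Y_N=\{z+\varphi:\ z\in\ell_1(\Gamma),\ \varphi\in N,\ qz=-\rho\varphi\} .
\]
A \emph{lifting of $\rho$ on $N$} is a linear map $S:N\to\ell_1(\Gamma)$ with $qS=\rho|_N$. We do not require $N$ or $Y_N$ to be closed; for the normed space $Y_N$, ``complemented'' and ``constrained'' are understood as before.

\begin{theorem}\label{thm:C}
Let $N$ be a linear subspace of $N_q$.
\begin{enumerate}
\item[{\rm(i)}] $X\subset Y_N\subset X^{**}$, $Y_{N_q}=X^{**}$, and $z+\varphi\mapsto\varphi$ induces a linear isomorphism of vector spaces $Y_N/X\cong N$.
\item[{\rm(ii)}] The formula $P(z+\varphi)=z+S\varphi$ sets up a bijection between the bounded liftings $S$ of $\rho$ on $N$ and the bounded projections $P$ of $Y_N$ onto $X$, and $\|P\|\le\max\{1,\|S\|\}$. In particular, $X$ is complemented in $Y_N$ if and only if $\rho$ has a bounded lifting on $N$.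
\item[{\rm(iii)}] Let $\Gamma=S_Z$, $q=q_Z$ and $\dim Z\ge2$. If $P$ and $S$ correspond to each other as in {\rm(ii)}, then $\|P\|\le1$ if and only if $\|S\|\le1$. In particular, $X_Z$ is constrained in $Y_N$ if and only if $\rho$ has a lifting on $N$ of norm at most $1$.
\end{enumerate}
For $N=N_q$ these are criteria for $X$ to be complemented or constrained in $X^{**}$.
\end{theorem}

\begin{proof}
(i) We first show that $X^\perp=q^*(Z^*)$. The inclusion $\supset$ is clear. If $f\in X^\perp$, define $v(\zeta)=f(b(\zeta))$. Since $f$ vanishes on $X=\ker q$, we have $v(\zeta)=f(a)$ for every $a$ with $qa=\zeta$. Hence $v$ is linear, $|v(\zeta)|\le\|f\|\,\|\zeta\|$, and $f=v\circ q=q^*v$. Consequently $X^{**}=X^{\perp\perp}=\ker q^{**}$. By Lemma~\ref{lem:decomp} every element of $\ell_1(\Gamma)^{**}$ has the form $z+\varphi$, and it lies in $\ker q^{**}$ if and only if $q^{**}\varphi=-qz$. In this case $\varphi\in N_q$. So $X^{**}=Y_{N_q}\supset Y_N$. The map $z+\varphi\mapsto\varphi$ is well defined on $Y_N$ by uniqueness of the decomposition, it is onto $N$ since $-b(\rho\varphi)+\varphi\in Y_N$, and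 its kernel is $\{z:qz=0\}=X$.

(ii) Given a bounded lifting $S$, the map $P$ is linear, and it takes values in $X$ because $q(z+S\varphi)=qz+\rho\varphi=0$. It is the identity on $X$, where $\varphi=0$. Moreover $\|z+S\varphi\|\le\|z\|+\|S\|\,\|\varphi\|\le\max\{1,\|S\|\}\,\|z+\varphi\|$ by Lemma~\ref{lem:decomp}.

Conversely, given $P$, we must put $S\varphi=P(z+\varphi)-z$, where $z\in\ell_1(\Gamma)$ is such that $qz=-\rho\varphi$. Two choices of $z$ differ by an element of $X$, which $P$ fixes, so $S\varphi$ does not depend on the choice. Hence $S$ is linear, and it is the only map with $P(z+\varphi)=z+S\varphi$ on $Y_N$. We have $qS\varphi=0-qz=\rho\varphi$. With $z=-b(\rho\varphi)$ we get $\|z\|=\|\rho\varphi\|\le\|\varphi\|$, hence $\|S\varphi\|\le(2\|P\|+1)\|\varphi\|$.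

(iii) If $\|S\|\le1$, then $\|P\|\le1$ by (ii). Now let $\|P\|\le1$, so that
\begin{equation}\label{eq:contr}
\|z+S\varphi\|\le\|z\|+\|\varphi\|\qquad\text{whenever } qz=-\rho\varphi .
\end{equation}
To remove $z$ from this inequality we choose $z$ with support disjoint from that of $S\varphi$, and this is possible because $S_Z$ is so large. Fix $\varphi\in N$. The support of $S\varphi$ is countable, while the unit circle of a two-dimensional subspace of $Z$ containing $\rho\varphi$ is uncountable. Hence this circle contains two linearly independent unit vectors outside $\operatorname{supp}S\varphi$, and $\rho\varphi$ is a linear combination of them. So there is $w\in\ell_1(S_Z)$, supported off $\operatorname{supp}S\varphi$, with $qw=\rho\varphi$. With $z=-w$, \eqref{eq:contr} reads $\|w\|+\|S\varphi\|\le\|w\|+\|\varphi\|$, that is, $\|S\varphi\|\le\|\varphi\|$.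
\end{proof}

\section{A space that is not complemented in its bidual}\label{sec:main}

\subsection{The space}
To obtain a separable space we do not index by the whole unit sphere of $c_0$, as in \eqref{eq:qZ}, but by a countable part of it. Let $\Gamma$ be the countable set of nonzero finitely supported sequences with entries in $\{0,1,-1\}$, regarded as a subset of $c_0$, and let
\[
q:\ell_1(\Gamma)\to c_0,\qquad q(e_\gamma)=\gamma,\qquad X=\ker q .
\]
Then $\|q\|=1$, and $X\neq\{0\}$ since $e_\gamma+e_{-\gamma}\in X$. Exact liftings are found by slicing a vector into horizontal layers. For instance, $(3,-1,0,\dots)=2\cdot(1,0,0,\dots)+1\cdot(1,-1,0,\dots)$ has norm $3=2+1$.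

\begin{lemma}\label{lem:layers}
The map $q$ is an exact quotient map. Hence $X$ has $IP_{f,\infty}$.
\end{lemma}

\begin{proof}
Let $0\ne\zeta\in c_0$ and let $t_1>t_2>\cdots$ be the distinct nonzero values of $|\zeta(j)|$. They form either a finite list $t_1,\dots,t_J$, in which case we put $t_{J+1}=0$, or a sequence tending to $0$. The sets $A_i=\{j:|\zeta(j)|\ge t_i\}$ are finite and nonempty, so $\gamma_i=\operatorname{sgn}(\zeta)1_{A_i}\in\Gamma$. The $\gamma_i$ are distinct, and we put
\[
b(\zeta)=\sum_i(t_i-t_{i+1})\,e_{\gamma_i},\qquad\text{so that}\qquad\|b(\zeta)\|=\sum_i(t_i-t_{i+1})=t_1=\|\zeta\|_\infty .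
\]
If $|\zeta(j)|=t_l$, then $j\in A_i$ exactly for $i\ge l$, so the $j$-th coordinate of $q\,b(\zeta)$ is $\operatorname{sgn}\zeta(j)\sum_{i\ge l}(t_i-t_{i+1})=\operatorname{sgn}\zeta(j)\,t_l=\zeta(j)$. If $\zeta(j)=0$, then $j$ lies in no $A_i$ and the coordinate is $0$. With $b(0)=0$ this proves exactness. The last assertion is Corollary~\ref{cor:exact}.
\end{proof}

\subsection{Singular functionals carrying the vectors of $\ell_2$}
By Theorem~\ref{thm:C} we must show that $\rho:N_q\to c_0$ has no bounded linear lifting to $\ell_1(\Gamma)$. The obstruction to lifting into $\ell_1(\Gamma)$ is the \emph{Schur property}: weakly convergent sequences in $\ell_1(\Gamma)$ converge in norm. In particular, the inclusion $\ell_2\to c_0$ has no bounded linear lifting, that is, there is no bounded linear $R:\ell_2\to\ell_1(\Gamma)$ with $qRa=a$ for all $a\in\ell_2$. Indeed, the unit vectors $\delta_n$ of $\ell_2$ are weakly null, so $R\delta_n\to0$ weakly and hence in norm, while $\|R\delta_n\|\ge\|qR\delta_n\|_\infty=\|\delta_n\|_\infty=1$. It therefore suffices to find a bounded linear $J:\ell_2\to N_q$ with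 $\rho(Ja)=a$ for all $a$: a bounded lifting $S$ of $\rho$ would then give the impossible map $R=SJ$.

So for each $a\in\ell_2$ we need a singular functional with mass $a$, depending linearly on $a$, with norm at most a constant times $\|a\|_2$. The obvious linear lifting $\sum_na_ne_{\delta_n}$ of a finitely supported $a$ has norm $\sum|a_n|$, which is too large. Spreading the mass over sign vectors is much cheaper. For two coordinates,
\[
\tfrac14(a_1+a_2)\big(e_{(1,1)}-e_{(-1,-1)}\big)+\tfrac14(a_1-a_2)\big(e_{(1,-1)}-e_{(-1,1)}\big)
\]
is a lifting of $(a_1,a_2)$, with norm $\frac12(|a_1+a_2|+|a_1-a_2|)=\max\{|a_1|,|a_2|\}$. In general, identify $\varepsilon\in\{1,-1\}^m$ with $(\varepsilon_1,\dots,\varepsilon_m,0,0,\dots)\in\Gamma$ and put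
\[
T_ma=2^{-m}\sum_{\varepsilon\in\{1,-1\}^m}\Big(\sum_{n=1}^ma_n\varepsilon_n\Big)e_\varepsilon\in\ell_1(\Gamma)\qquad(a\in\ell_2).
\]
We use the orthogonality relation $2^{-m}\sum_\varepsilon\varepsilon_n\varepsilon_k=1$ if $n=k$ and $=0$ if $n\ne k$. It gives
\begin{equation}\label{eq:Tm}
q\,T_ma=(a_1,\dots,a_m,0,0,\dots),
\qquad
\|T_ma\|=2^{-m}\sum_\varepsilon\Big|\sum_{n=1}^ma_n\varepsilon_n\Big|\le\Big(\sum_{n=1}^ma_n^2\Big)^{1/2},
\end{equation}
the last step by the Cauchy--Schwarz inequality. The vectors $T_ma$, $m=1,2,\dots$, have pairwise disjoint supports, so they escape to infinity in $\ell_1(\Gamma)$ while their images under $q$ converge to $a$. Their weak$^*$ limit points in the bidual are the functionals we want. To choose limits linearly, fix by the Hahn--Banach theorem a linear functional $\operatorname{Lim}$ on $\ell_\infty(\mathbb N)$ with $\operatorname{Lim}\xi\le\limsup_m\xi_m$ for all $\xi$. Then $|\operatorname{Lim}\xi|\le\limsup_m|\xi_m|$, and $\operatorname{Lim}\xi=\lim_m\xi_m$ whenever this limit exists.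

\begin{lemma}\label{lem:J}
Put $J(a)(s)=\operatorname{Lim}_m\langle s,T_ma\rangle$ for $a\in\ell_2$ and $s\in\ell_\infty(\Gamma)$. Then $J$ is a linear operator from $\ell_2$ into $N_q$, $\|J\|\le1$, and $\rho(Ja)=a$ for all $a\in\ell_2$.
\end{lemma}

\begin{proof}
By \eqref{eq:Tm}, $|\langle s,T_ma\rangle|\le\|s\|_\infty\|a\|_2$ for all $m$. So $J(a)$ is defined, it belongs to $\ell_\infty(\Gamma)^*$ and has norm at most $\|a\|_2$, and it is linear in $a$ because each $T_m$ is. If $s=1_{\{\gamma\}}$, then $\langle s,T_ma\rangle\ne0$ for at most one $m$, because $\gamma$ belongs to at most one of the sets $\{1,-1\}^m$. Hence $J(a)(1_{\{\gamma\}})=0$, and $J(a)\in c_0(\Gamma)^\perp$. Finally, for $v\in\ell_1=c_0^*$,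
\[
(q^{**}Ja)(v)=J(a)(q^*v)=\operatorname{Lim}_m\langle v,q\,T_ma\rangle=\lim_m\sum_{n=1}^mv_na_n=\langle v,a\rangle .
\]
So $q^{**}Ja=a\in\ell_2\subset c_0$, which means that $Ja\in N_q$ and $\rho(Ja)=a$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The space $X=\ker q$ is a nonzero closed subspace of $\ell_1(\Gamma)$, which is isometric to $\ell_1$ since $\Gamma$ is countably infinite. It has $IP_{f,\infty}$ by Lemma~\ref{lem:layers}. Suppose that there were a bounded projection of $X^{**}=Y_{N_q}$ onto $X$. By Theorem~\ref{thm:C}(ii) there would be a bounded linear $S:N_q\to\ell_1(\Gamma)$ with $qS=\rho$. Then $R=SJ:\ell_2\to\ell_1(\Gamma)$ would be bounded and linear with $qRa=\rho(Ja)=a$ for all $a\in\ell_2$. We have seen that the Schur property excludes such an $R$.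
\end{proof}

The target $c_0$ plays two roles here: its norm is small enough for the inclusion $\ell_2\to c_0$ to be bounded, yet the unit vectors keep norm $1$ in it.

\section{A two-dimensional extension without norm-one projection}\label{sec:plane}

We return to Example~\ref{ex:plane}, that is, to $q=q_Z$ for the Euclidean plane $Z=\mathbb R^2$. Here $N_q=c_0(S^1)^\perp$, and bounded liftings exist: if $F\subset S^1$ consists of two independent vectors, then $(q|_{\ell_1(F)})^{-1}\rho$ is one. By Theorem~\ref{thm:C}(iii) we must find a two-dimensional $N$ on which no lifting has norm at most $1$. As before, the candidates are functionals that spread the vector $\theta$ diffusely, now by means of Lebesgue measure. A contractive lifting would have to imitate this diffuse spreading with countably many atoms. The proof shows that this would make the Euclidean norm, up to a factor, a countable sum $\sum_\gamma|\langle\theta,a_\gamma\rangle|$. Such a sum is not differentiable away from the origin, but the Euclidean norm is.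

\begin{proof}[Proof of Theorem~\ref{thm:plane}]
\emph{The space.} The map $q$ is onto $\mathbb R^2$, so $X$ has codimension $2$. Let $F=\{\gamma_1,\gamma_2\}\subset S^1$ with $\gamma_1,\gamma_2$ independent, and let $\Gamma'=S^1\setminus F$. The bounded map $z\mapsto z-(q|_{\ell_1(F)})^{-1}qz$ takes $\ell_1(\Gamma')$ into $X$. It is onto: if $x=z+w\in X$ with $z\in\ell_1(\Gamma')$ and $w\in\ell_1(F)$, then $qw=-qz$, so $w=-(q|_{\ell_1(F)})^{-1}qz$. Its inverse is the restriction $x\mapsto x|_{\Gamma'}$, which is bounded. Thus $X$ is isomorphic to $\ell_1(\Gamma')$, a dual space. It has $IP_{f,\infty}$ by Corollary~\ref{cor:exact}, and it is complemented in $X^{**}$ by Theorem~\ref{thm:C}(ii), applied to the bounded lifting $(q|_{\ell_1(F)})^{-1}\rho$ on $N_q$.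

\emph{The extension.} Let $d\gamma$ be normalized Lebesgue measure on $S^1$. For bounded $s:S^1\to\mathbb R$ let $p(s)$ be the infimum of $\int g\,d\gamma$ over all bounded Borel functions $g\ge s$. The functional $p$ is sublinear and equals the integral on bounded Borel functions. By the Hahn--Banach theorem there is a linear functional $\Lambda\le p$ on $\ell_\infty(S^1)$ that extends the integral. If $s\le0$, then $\Lambda(s)\le p(s)\le0$, so $\Lambda$ is positive, and hence bounded. We have $\Lambda(1_{\{\gamma\}})=0$ for every $\gamma$. For $\theta\in\mathbb R^2$ put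
\[
\varphi_\theta(s)=2\Lambda\big(s\cdot\langle\theta,\cdot\rangle\big)\qquad(s\in\ell_\infty(S^1)).
\]
Then $\varphi_\theta$ is linear in $\theta$. The mean of $|\cos|$ over a period is $\frac2\pi$, and the mean of $\gamma\mapsto\langle v,\gamma\rangle\langle\theta,\gamma\rangle$ is $\frac12\langle v,\theta\rangle$. Since $\Lambda$ is positive and extends the integral, this gives
\[
\|\varphi_\theta\|\le2\int|\langle\theta,\gamma\rangle|\,d\gamma=\frac4\pi|\theta|,\qquad
\varphi_\theta(q^*v)=2\int\langle v,\gamma\rangle\langle\theta,\gamma\rangle\,d\gamma=\langle v,\theta\rangle .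
\]
So $\varphi_\theta$ is bounded. It vanishes on each $1_{\{\gamma\}}$, hence $\varphi_\theta\in c_0(S^1)^\perp$. The second formula says that $\rho(\varphi_\theta)=\theta$. Hence $N=\{\varphi_\theta:\theta\in\mathbb R^2\}$ has dimension $2$, and so has $Y/X$ for $Y=Y_N$ by Theorem~\ref{thm:C}(i).

\emph{No norm-one projection.} Suppose that $X$ is constrained in $Y$. By Theorem~\ref{thm:C}(iii) there is a lifting $S$ of $\rho$ on $N$ with $\|S\|\le1$. The linear map $\theta\mapsto S\varphi_\theta$ from $\mathbb R^2$ to $\ell_1(S^1)$ has the form $S\varphi_\theta=\sum_\gamma\langle\theta,a_\gamma\rangle e_\gamma$ with $a_\gamma\in\mathbb R^2$. Looking at $\theta=(1,0)$ and $\theta=(0,1)$ we see that $\sum_\gamma|a_\gamma|<\infty$, so only countably many $a_\gamma$ are nonzero. For all $\theta\in\mathbb R^2$,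
\begin{equation}\label{eq:two}
\sum_\gamma\langle\theta,a_\gamma\rangle\,\gamma=\theta,\qquad
h(\theta):=\sum_\gamma|\langle\theta,a_\gamma\rangle|=\|S\varphi_\theta\|\le\frac4\pi|\theta| .
\end{equation}
The first identity in \eqref{eq:two} represents the identity of $\mathbb R^2$ as an absolutely convergent sum of operators of rank at most one; taking traces gives $\sum_\gamma\langle a_\gamma,\gamma\rangle=2$. Averaging the inequality in \eqref{eq:two} over the circle $|\theta|=1$ gives $\frac2\pi\sum_\gamma|a_\gamma|\le\frac4\pi$. Therefore
\[
2=\sum_\gamma\langle a_\gamma,\gamma\rangle\le\sum_\gamma|a_\gamma|\le2 .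
\]
So the average of $h$ over $|\theta|=1$, which is $\frac2\pi\sum_\gamma|a_\gamma|$, equals $\frac4\pi$, while $h\le\frac4\pi$ there. Since $h$ is continuous and homogeneous, $h(\theta)=\frac4\pi|\theta|$ for all $\theta$.

Now choose $\gamma_0$ with $a:=a_{\gamma_0}\ne0$ and a unit vector $\theta_0\perp a$. In the function $t\mapsto h(\theta_0+ta)$ the term with $\gamma=\gamma_0$ is $|\langle\theta_0+ta,a\rangle|=|t|\,|a|^2$, and the sum of the remaining terms is convex in $t$. The right derivative of $h(\theta_0+ta)$ at $t=0$ therefore exceeds the left derivative by at least $2|a|^2>0$. But $t\mapsto\frac4\pi|\theta_0+ta|$ is differentiable at $0$, since $\theta_0\ne0$. This contradiction shows that $X$ is not constrained in $Y$. Restricting projections from $X^{**}$ to $Y$, we see that $X$ is not constrained in $X^{**}$ either.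
\end{proof}

\section{Finite-dimensional extensions}\label{sec:finite}

Theorem~\ref{thm:main} excludes all bounded projections from $X^{**}$. On finite-dimensional extensions nothing of this kind can be seen, for any Banach space: there the norms of the best projections stay bounded.

\begin{proposition}\label{prop:finite}
Let $X$ be any Banach space, $E\subset X^{**}$ a finite-dimensional subspace, and $\varepsilon>0$. Then there is a projection of norm at most $3+\varepsilon$ from $X+E$ onto $X$.
\end{proposition}

\begin{proof}
Replacing $E$ by a complement of $E\cap X$ in $E$ does not change $X+E$, so we may assume that $E\cap X=\{0\}$. If $E=\{0\}$, there is nothing to prove. The idea is to set $P(x+e)=x+Te$ with $T$ from local reflexivity. The difficulty is to control $\|Te-e\|$ by $\|x+e\|$ for \emph{all} $x\in X$. For this we let $T$ fix a finite-dimensional subspace $F\subset X$ that contains almost nearest points to all $e\in E$.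

The function $d(\cdot,X)$ is continuous and positive on the compact unit sphere $S_E$, so $d(e,X)\ge c\|e\|$ on $E$ for some $c>0$. Let $\eta>0$, let $e_1,\dots,e_k$ be an $\eta$-net of $S_E$, choose $x_i\in X$ with $\|e_i-x_i\|\le d(e_i,X)+\eta$, and put $F=\operatorname{span}\{x_1,\dots,x_k\}$. If $e\in S_E$ and $\|e-e_i\|\le\eta$, then
\[
d(e,F)\le\|e-e_i\|+\|e_i-x_i\|\le d(e_i,X)+2\eta\le d(e,X)+3\eta\le\Big(1+\frac{3\eta}c\Big)d(e,X),
\]
and by homogeneity $d(e,F)\le(1+3\eta/c)\,d(e,X)$ for all $e\in E$.

Let $G=E+F$. Then $G\cap X=F$, because $e+f\in X$ forces $e\in E\cap X=\{0\}$. By local reflexivity there is a linear $T:G\to X$ with $\|T\|\le1+\eta$ and $Tf=f$ for $f\in F$. Define $P(x+e)=x+Te$. This is a linear projection of $X+E$ onto $X$. For $f\in F$ we have $Te-e=T(e-f)-(e-f)$, so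
\[
\|Te-e\|\le(2+\eta)\,d(e,F)\le(2+\eta)\Big(1+\frac{3\eta}c\Big)d(e,X)\le(2+\eta)\Big(1+\frac{3\eta}c\Big)\|x+e\| .
\]
Since $P(x+e)=(x+e)+(Te-e)$, it follows that $\|P\|\le1+(2+\eta)(1+3\eta/c)$, which is at most $3+\varepsilon$ for small $\eta$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{problem}
``Vector Valued Invariant Means, Complementability And Almost Constrained Subspaces'',
\url{https://link.springer.com/article/10.1007/s00010-023-00963-0}
(doi:10.1007/s00010-023-00963-0).

\bibitem{LR}
Lindenstrauss and Rosenthal, 1969 (principle of local reflexivity).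

\bibitem{JRZ}
Johnson, Rosenthal and Zippin, 1971 (principle of local reflexivity).

\end{thebibliography}

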